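\title{The moving off property does not imply that $C_k(X)$ is Baire}

\begin{abstract}
For locally compact and for first-countable spaces $X$, Gruenhage and Ma characterized the Baire property of the function space $C_k(X)$ by the moving off property of $X$. We show in ZFC that this characterization does not extend to all completely regular spaces. The counterexample has $\aleph_1$ points, is paracompact and zero-dimensional, its compact subsets are finite unions of points and convergent sequences, the first player has a winning strategy in its moving off game, and $C_k(X)$ is meager in itself. We also show that the characterization does hold when all compact subsets of $X$ are finite.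
\end{abstract}

\section{Introduction}

Throughout, \emph{completely regular} means Tychonoff: points are closed, and a point can be separated from a closed set not containing it by a continuous real-valued function. For such a space $X$, let $C_k(X)$ be the set $C(X)$ of continuous functions $X\to\mathbb R$ with the compact-open topology. A space is \emph{Baire} if every countable intersection of dense open sets is dense. Which property of $X$ makes $C_k(X)$ Baire?

A basic neighborhood in $C_k(X)$ prescribes a function approximately on a compact set and says nothing elsewhere. To find a function in countably many dense open sets, one accepts prescriptions on more and more compact sets, and in the end a single continuous function has to satisfy all of them. This is possible when the new compact sets can be kept apart from each other, and the following definitions measure exactly that.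

An indexed family $(U_i)$ of subsets of $X$ is \emph{discrete} if every point of $X$ has a neighborhood that meets $U_i$ for at most one $i$; in particular the $U_i$ are pairwise disjoint. A \emph{discrete open expansion} of a family $(L_i)$ is a discrete family $(U_i)$ of open sets with $L_i\subseteq U_i$. A collection $\mathcal K$ of nonempty compact subsets of $X$ is \emph{moving off} if every compact subset of $X$ is disjoint from some member of $\mathcal K$. The space $X$ has the \emph{moving off property} (MOP) if every moving off collection contains infinitely many distinct members that have a discrete open expansion.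

If $X$ is compact, no collection is moving off, so the MOP holds vacuously, and $C_k(X)$ is a Banach space. If $X$ is infinite and discrete, a moving off collection contains infinitely many pairwise disjoint finite sets, which are their own discrete open expansion. If $X=\omega_1$ with the order topology, compact sets are bounded, so the singletons form a moving off collection; every infinite set has an accumulation point, so the MOP fails.

Gruenhage and Ma proved that for a locally compact or first-countable space $X$, the space $C_k(X)$ is Baire if and only if $X$ has the MOP, and that the Baire property of $C_k(X)$ implies the MOP for every completely regular $X$. The following question comes from \cite{MO}.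
\begin{quote}
\emph{Is it true for every completely regular space $X$ that $C_k(X)$ is Baire if and only if $X$ has the MOP?}
\end{quote}
There is reason to expect a positive answer. The MOP says precisely that certain canonical sequences of dense open subsets of $C_k(X)$ have nonempty intersection (Proposition~\ref{prop:test}), and these sequences detect every failure of the Baire property in the two classes above and also in the class of Theorem~\ref{thm:finite} below. Nevertheless the answer is negative, even under a strong form of the MOP. In the \emph{moving off game} on $X$, in inning $n\in\omega$ player $\mathsf K$ chooses a compact set $K_n$, and then player $\mathsf L$ chooses a nonempty compact set $L_n$ with $L_n\cap K_n=\emptyset$; player $\mathsf K$ wins if $(L_n)_{n\in\omega}$ has a discrete open expansion.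

\begin{theorem}\label{thm:main}
There is a completely regular Hausdorff space $X$ that has the MOP but for which $C_k(X)$ is not Baire. Moreover, $X$ can be chosen so that
\begin{enumerate}
\item[(a)] $|X|=\aleph_1$;
\item[(b)] every open cover of $X$ has a refinement that is a partition of $X$ into open sets, so $X$ is paracompact and zero-dimensional;
\item[(c)] every compact subset of $X$ is a finite union of points and convergent sequences;
\item[(d)] player $\mathsf K$ has a winning strategy in the moving off game on $X$;
\item[(e)] $C_k(X)$ is meager in itself.
\end{enumerate}
\end{theorem}

Here a convergent sequence includes its limit. No assumption beyond ZFC is used. The compact sets in (c) cannot be made simpler: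

\begin{theorem}\label{thm:finite}
If all compact subsets of a completely regular space $X$ are finite, then $C_k(X)$ is Baire if and only if $X$ has the MOP.
\end{theorem}

The MOP controls compact sets that are \emph{disjoint} from the ones already used. It says nothing about a new convergent sequence whose limit is an old point. In the counterexample every point but one is the limit of uncountably many sequences, and a continuous function that is large at the point is large on all but countably many of these sequences \emph{entirely}. A player who builds open subsets of $C_k(X)$ can therefore add such sequences to the region where functions are large at no cost. After $\omega$ steps this region accumulates at the exceptional point $\infty$, where the functions were forced to be small from the start. The work lies in choosing the neighborhoods of $\infty$: small enough that compact sets which move off stay away from $\infty$, large enough that each of them meets every such region.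

Section~\ref{sec:finite} proves Theorem~\ref{thm:finite} and locates the step that infinite compact sets destroy. Sections~\ref{sec:Z} and~\ref{sec:infty} build the space and reduce Theorem~\ref{thm:main} to two conditions on the neighborhoods of $\infty$; Sections~\ref{sec:W} and~\ref{sec:cover} meet these conditions.

\section{Function spaces, category and the moving off property}\label{sec:tools}

For $f\in C(X)$, compact $K\subseteq X$ and $\varepsilon>0$ put
\[
[f,K,\varepsilon]=\{g\in C(X): |g-f|<\varepsilon \text{ on } K\}.
\]
The compact-open topology is the topology of uniform convergence on compact sets: the sets $[f,K,\varepsilon]$ are open, and if $f\in V$ with $V$ open, then $[f,K,\varepsilon]\subseteq V$ for some $K$ and $\varepsilon$. Enlarging $K$ or decreasing $\varepsilon$ makes $[f,K,\varepsilon]$ smaller. Translations are homeomorphisms, since $h+[f,K,\varepsilon]=[h+f,K,\varepsilon]$.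

A set is \emph{meager} if it is a countable union of nowhere dense sets. We use two textbook facts. The \emph{Banach category theorem} says that in any space the union of an arbitrary family of meager open sets is meager. In the \emph{Choquet game} on a nonempty space, players I and II alternately choose nonempty open sets $U_0\supseteq V_0\supseteq U_1\supseteq V_1\supseteq\cdots$, player I choosing the $U_n$, and I wins if $\bigcap_nU_n=\emptyset$. \emph{Oxtoby's theorem} \cite[Theorem 8.11]{Kechris} says that a nonempty space is Baire if and only if I has no winning strategy in this game.

\begin{lemma}\label{lem:bump}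
Let $X$ be completely regular, $L\subseteq U\subseteq X$, $L$ compact and $U$ open. There is a continuous $\psi:X\to[0,1]$ with $\psi=1$ on $L$ and $\psi=0$ off $U$.
\end{lemma}

\begin{proof}
For $p\in L$ take a continuous $\psi_p:X\to[0,1]$ with $\psi_p(p)=1$ and $\psi_p=0$ off $U$. Finitely many of the sets $\{\psi_p>1/2\}$ cover $L$; let $\psi$ be the minimum of $1$ and twice the sum of the corresponding $\psi_p$.
\end{proof}

The next proposition contains the implication of Gruenhage and Ma that holds for all spaces. We include the short argument because it shows how much of the Baire property the MOP expresses.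

\begin{proposition}\label{prop:test}
Let $X$ be completely regular, let $\mathcal K$ be a moving off collection, and for $n\in\omega$ let $G_n$ be the set of $f\in C(X)$ with $f>n$ on some member of $\mathcal K$. Each $G_n$ is dense and open in $C_k(X)$, and $\bigcap_nG_n\ne\emptyset$ if and only if infinitely many distinct members of $\mathcal K$ have a discrete open expansion. In particular, if $C_k(X)$ is Baire, then $X$ has the MOP.
\end{proposition}

\begin{proof}
If $f>n$ on $L\in\mathcal K$, then $[f,L,\min_Lf-n]\subseteq G_n$, so $G_n$ is open. Given $[f,K,\varepsilon]$, take $L\in\mathcal K$ disjoint from $K$ and $\psi$ as in Lemma~\ref{lem:bump} for $U=X\setminus K$. Then $(1-\psi)f+(n+1)\psi$ lies in $G_n\cap[f,K,\varepsilon]$, so $G_n$ is dense.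

Let $f\in\bigcap_nG_n$. Put $n_0=0$; given $n_i$, choose $L_i\in\mathcal K$ with $f>n_i$ on $L_i$ and an integer $n_{i+1}>1+\max_{L_i}f$. Then $L_i\subseteq U_i=\{n_i<f<n_{i+1}-1\}$. An open interval of length $1$ meets at most one of the intervals $(n_i,n_{i+1}-1)$, so the neighborhood $\{|f-f(x)|<1/2\}$ of $x$ meets at most one $U_i$. The $L_i$ are nonempty and disjoint, hence distinct. Conversely, let $(U_i)_{i\in\omega}$ be a discrete open expansion of $(L_i)_{i\in\omega}$, $L_i\in\mathcal K$, and let $\psi_i$ be $1$ on $L_i$ and $0$ off $U_i$. Near each point at most one $\psi_i$ is nonzero, so $f=\sum_i(i+1)\psi_i$ is continuous, and $f=n+1$ on $L_n$.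
\end{proof}

\section{Spaces whose compact sets are finite}\label{sec:finite}

\begin{proof}[Proof of Theorem~\ref{thm:finite}]
One direction is Proposition~\ref{prop:test}. Let $X$ have the MOP, with all compact sets finite. If $X$ is finite, it is discrete and $C_k(X)=\mathbb R^X$ is Baire, so let $X$ be infinite. We use Lemma~\ref{lem:bump} in this form: if $F\subseteq K$ are finite, $F\subseteq U$ with $U$ open, and $a:F\to\mathbb R$, then some bounded $\phi\in C(X)$ extends $a$ and vanishes off $U$ and on $K\setminus F$. Indeed, take $\phi=\sum_{p\in F}a(p)\psi_p$ with $\psi_p(p)=1$ and $\psi_p=0$ off $U\setminus(K\setminus\{p\})$.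

Let $O_1\supseteq O_2\supseteq\cdots$ be dense open sets and $O$ a nonempty open set; we find $f\in O\cap\bigcap_nO_n$. (Passing to finite intersections makes any sequence of dense open sets decreasing.) Take $[f_0,K_0,3\varepsilon_0]\subseteq O$ with $K_0$ finite and nonempty. Truncating $f_0$ at $\pm\max_{K_0}|f_0|$ does not change this set, so we may assume that $f_0$ is bounded.

The plan is to enter $O_n$ by a small correction on the old finite set and an arbitrary correction on a new finite set $F_n$, and to use the MOP to make the arbitrary corrections locally finite. The difficulty is that the MOP returns a subsequence of $(F_n)$ that we do not control, and it does so only after all $F_n$ are given. So $F_n$ must be prepared in advance for every function that may be current at stage $n$. A finite net makes this possible.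

\emph{Preparation.} Let $n\ge1$, and let a finite set $K_{n-1}$ and $\varepsilon_{n-1}>0$ be given. Put $\delta_n=2^{-n}\varepsilon_{n-1}$. Let $Q_n\subseteq[-n,n]^{K_{n-1}}$ be finite and such that every $u\in[-n,n]^{K_{n-1}}$ satisfies $|u-v|<\delta_n$ on $K_{n-1}$ for some $v\in Q_n$. For $v\in Q_n$ the open set $\{h:|h-v|<\delta_n\text{ on }K_{n-1}\}$ is nonempty, because $v$ extends to $X$, so it contains some $h_v\in O_n$. As $Q_n$ is finite and $X$ is infinite, there are a finite set $K_n\supsetneq K_{n-1}$ and $0<\varepsilon_n\le\varepsilon_{n-1}$ with
\[
[h_v,K_n,2\varepsilon_n]\subseteq O_n\qquad\text{for all }v\in Q_n .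
\]
The sets $F_n=K_n\setminus K_{n-1}$ are nonempty, finite and pairwise disjoint. A compact set is finite and so meets only finitely many of them; thus $\{F_n:n\ge1\}$ is moving off. The MOP gives an infinite $B\subseteq\{1,2,\dots\}$ and a discrete open expansion $(U_n)_{n\in B}$ of $(F_n)_{n\in B}$.

\emph{Approximation.} Put $n_0=0$. Given $n_i$ and a bounded $f_i\in C(X)$, choose $n=n_{i+1}\in B$ with $n>n_i$ and $n\ge\sup|f_i|$, and $v\in Q_n$ with $|f_i-v|<\delta_n$ on $K_{n-1}$. Then $|h_v-f_i|<2\delta_n$ on $K_{n-1}$, so the truncation $d_{i+1}$ of $h_v-f_i$ at $\pm2\delta_n$ satisfies $|d_{i+1}|\le2\delta_n$ on $X$ and $d_{i+1}=h_v-f_i$ on $K_{n-1}$. Let $\phi_{i+1}\in C(X)$ be bounded, equal to $h_v-f_i-d_{i+1}$ on $F_n$, and zero on $K_{n-1}$ and off $U_n$. Then $f_{i+1}=f_i+d_{i+1}+\phi_{i+1}$ is bounded and equals $h_v$ on $K_n=K_{n-1}\cup F_n$.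

\emph{The limit.} Let $f=f_0+\sum_{i\ge1}d_i+\sum_{i\ge1}\phi_i$. The first series converges uniformly, as $|d_i|\le2^{1-n_i}\varepsilon_0$, and near each point at most one $\phi_i$ is nonzero; so $f$ is continuous. Fix $i\ge0$ and $n=n_i$. For $l>i$ we have $K_n\subseteq K_{n_l-1}$, so $\phi_l=0$ on $K_n$, and $|d_l|\le2^{1-n_l}\varepsilon_{n_l-1}\le2^{1-n_l}\varepsilon_n$. Hence
\[
|f-f_i|\le\sum_{m>n}2^{1-m}\varepsilon_n=2^{1-n}\varepsilon_n\quad\text{on }K_n .
\]
For $i=0$ the bound is $2\varepsilon_0<3\varepsilon_0$, so $f\in O$. For $i\ge1$ it is at most $\varepsilon_n$, and $f_i=h_v$ on $K_n$ for the $v\in Q_n$ used at that step, so $f\in[h_v,K_n,2\varepsilon_n]\subseteq O_{n_i}$. Since $n_i\to\infty$ and the $O_n$ decrease, $f\in\bigcap_nO_n$.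
\end{proof}

Infinite compact sets break this proof in three places. Pairwise disjoint compact sets need not move off. The functions bounded by $n$ on an infinite compact set $K$ have no finite $\frac12$-net, since for any $N$ points of $K$ there are $N$ functions into $[0,1]$, each equal to $1$ at one of the points and $0$ at the others. Finally, $K_n\setminus K_{n-1}$ need not be compact: if $K_{n-1}=\{x\}$ and $K_n$ is a sequence converging to $x$, the new part cannot be separated from the old one. The counterexample is built on this last failure.

\section{A forest of convergent sequences}\label{sec:Z}

Let $T=\bigcup_{n<\omega}\omega_1^{\,n}$ be the set of finite sequences of countable ordinals. Its elements are called \emph{nodes}; $|t|$ is the length of $t$, $s\prec t$ means that $s$ is a proper initial segment of $t$, and $t^\frown\xi$ is the extension of $t$ by one ordinal $\xi$. The nodes serve as labels of convergent sequences.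

\begin{definition}
$Z$ is the set of all
\[
x=(s;\,t_1,j_1;\,\dots;\,t_r,j_r),\qquad r\ge0,\quad s,t_i\in T,\quad j_i\in\omega,
\]
such that $s\prec t_1\prec\dots\prec t_r$ and $j_i<|t_{i+1}|$ for $1\le i<r$. We call $r$ the \emph{height} and $s,t_1,\dots,t_r$ the \emph{nodes of $x$}. The points $p_s=(s)$ of height $0$ are the \emph{roots}, and $Y_s$ is the set of points with first node $s$. A node $t$ is \emph{admissible for $x$} if it properly extends the last node of $x$ and, when $r\ge1$, $j_r<|t|$. In that case $x^\frown(t,j)$, the point obtained by appending the pair $t,j$, lies in $Z$ for every $j\in\omega$; these points are the \emph{successors} of $x$, and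
\[
\operatorname{col}(x,t)=\{x^\frown(t,j):j\in\omega\},\qquad \overline{\operatorname{col}}(x,t)=\{x\}\cup\operatorname{col}(x,t)
\]
are the \emph{column} and the \emph{closed column} of $x$ at $t$.
\end{definition}

Whenever $\operatorname{col}(x,t)$ is written, $t$ is admissible for $x$. Every point that is not a root is $x^\frown(t,j)$ for exactly one triple $x,t,j$, so the columns partition the non-roots, and definitions and proofs can proceed by recursion on height. We write $x\le y$ if $y$ arises from $x$ by appending finitely many pairs, possibly none. Thus $Z$ is a disjoint union of trees $Y_s$ with roots $p_s$, and every point has uncountably many columns. The bound $j_i<|t_{i+1}|$ is there for the sake of the following fact.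

\begin{lemma}\label{lem:fin}
A node $t$ is admissible for only finitely many $x\in Z$.
\end{lemma}

\begin{proof}
The nodes of such an $x$ form an increasing chain among the $|t|$ proper initial segments of $t$, and all $j_i$ are less than $|t|$.
\end{proof}

Call $U\subseteq Z$ \emph{open} if for every $x\in U$
\begin{enumerate}
\item[(i)] $\operatorname{col}(x,t)\setminus U$ is finite for every $t$ admissible for $x$, and
\item[(ii)] $\operatorname{col}(x,t)\subseteq U$ for all but countably many $t$ admissible for $x$.
\end{enumerate}
Both conditions at $x$ pass to supersets of $U$ and to intersections of two sets, so this is a topology. Equivalently, $B\subseteq Z$ is closed if for every $x\notin B$ each column of $x$ meets $B$ in a finite set and only countably many columns of $x$ meet $B$. Condition (i) makes each column converge to $x$. Condition (ii) is a compromise. It provides whole columns inside every neighborhood of $x$, which will defeat the Baire property; and it allows countably many exceptions, which keeps compact sets small. With ``finitely many'' in place of ``countably many'', a choice of one point from each of infinitely many columns of $x$ would converge to $x$.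

\begin{lemma}\label{lem:top}
\begin{enumerate}
\item[(a)] Each $Y_s$ is clopen.
\item[(b)] If $x\in U\cap Y_s$ and $U$ is open, there is a clopen $V$ with $x\in V\subseteq U\cap Y_s$. The space $Z$ is Hausdorff.
\item[(c)] Closed columns are compact, and a closed set that contains infinitely many points of $\operatorname{col}(x,t)$ contains $x$.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) $Y_s$ contains all successors of its points, so it is open, and the $Y_s$ partition $Z$.

(b) Let $V$ be the set of $y\ge x$ such that $z\in U$ whenever $x\le z\le y$. Then $x\in V\subseteq U\cap Y_s$. If $y\in V$, every successor of $y$ that lies in $U$ lies in $V$, so (i) and (ii) at $y$ pass from $U$ to $V$, and $V$ is open. Let $y\notin V$ have a successor $y'\in V$. If $y\ge x$, then every $z$ with $x\le z\le y$ satisfies $x\le z\le y'$, and $y\in V$, which is false. So $y'\ge x$ and $y\not\ge x$, which forces $y'=x$. Thus $y$ has at most one successor in $V$, and $V$ is closed. Singletons are closed by the description of closed sets, so for $x\neq y$ there is a clopen $V$ with $x\in V\subseteq Z\setminus\{y\}$.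

(c) By (i), an open set containing $x$ contains all but finitely many points of $\operatorname{col}(x,t)$. This gives both claims.
\end{proof}

\begin{lemma}\label{lem:cpt}
A compact set $L\subseteq Z$ contains only finitely many roots and meets only finitely many columns. In particular, $L$ is countable.
\end{lemma}

\begin{proof}
The open sets $Y_s$ partition $Z$, so $L$ meets only finitely many of them. Suppose that $L$ meets infinitely many columns, and choose points $z_i\in L$, $i\in\omega$, in pairwise distinct columns. A subset $B$ of $\{z_i:i\in\omega\}$ is countable and has at most one point in each column, so it is closed. Then $\{z_i:i\in\omega\}$ is an infinite closed discrete subset of $L$, which contradicts compactness.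
\end{proof}

Neighborhoods in $Z$ are uncountable by (ii), so no point of $Z$ has a compact neighborhood.

Pairwise disjoint compact subsets of $Z$ can accumulate: the singletons $\{x^\frown(t,k)\}$, $k\in\omega$, converge to $x$. Player $\mathsf K$ prevents this by forbidding every column that has been touched. For compact $L\subseteq Z$ let $\operatorname{hull}(L)$ be the union of $L$ and all closed columns $\overline{\operatorname{col}}(x,t)$ with $L\cap\operatorname{col}(x,t)\ne\emptyset$. By Lemmas~\ref{lem:top}(c) and~\ref{lem:cpt}, $\operatorname{hull}(L)$ is compact.

\begin{definition}
A sequence $\mathcal L=(L_k)_{k\in\omega}$ of nonempty compact subsets of $Z$ is \emph{escaping} if $L_k\cap\operatorname{hull}(L_i)=\emptyset$ for all $i<k$. For $b\in\omega_1^{\,\omega}$, the \emph{branch set} $Z_b$ is the set of points of $Z$ all of whose nodes have the form $b\upharpoonright n$.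
\end{definition}

Escaping sequences are what player $\mathsf L$ can produce in the moving off game; branch sets are what player I will produce in the Choquet game.

\section{Adding the point $\infty$: two conditions}\label{sec:infty}

In this section $\mathcal I$ is a family of clopen subsets of $Z$ that is closed under finite unions and contains every $Y_s$. Let $X=Z\cup\{\infty\}$, where $U\subseteq X$ is open if $U\cap Z$ is open in $Z$ and, in case $\infty\in U$, the set $Z\setminus U$ is contained in a member of $\mathcal I$. This is a topology because $\mathcal I$ is closed under finite unions, and $Z$ is an open subspace with its own topology.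

\begin{lemma}\label{lem:X}
$X$ is Hausdorff and has a base of clopen sets, so it is completely regular. Every $I\in\mathcal I$ is clopen in $X$, and the sets $X\setminus I$ form a base at $\infty$.
\end{lemma}

\begin{proof}
If $V$ is clopen in $Z$ and contained in a member of $\mathcal I$, then both $V$ and $X\setminus V$ satisfy the definition of an open set. This applies to $V=I\in\mathcal I$ and, since $Y_s\in\mathcal I$, to the sets $V$ of Lemma~\ref{lem:top}(b), which form a base at the points of $Z$. If $\infty\in U$ and $Z\setminus U\subseteq I$, then $\infty\in X\setminus I\subseteq U$. Points of $Z$ are separated from each other in $Z$, and $Y_s$ separates its points from $\infty$. Characteristic functions of clopen sets witness complete regularity.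
\end{proof}

Consider two conditions on $\mathcal I$.
\begin{enumerate}
\item[(D)] For every escaping sequence $(L_k)$ there are pairwise disjoint open sets $W_k\supseteq L_k$ in $Z$ with $\bigcup_kW_k\in\mathcal I$.
\item[(N)] No branch set $Z_b$ is contained in a member of $\mathcal I$.
\end{enumerate}
They pull in opposite directions. Condition (N) holds for the family of finite unions of sets $Y_s$, since $Z_b$ contains all roots $p_{b\upharpoonright n}$, but for the same reason (D) fails for the escaping sequence $(\{p_{b\upharpoonright n}\})_n$. Condition (D) asks for many sets in $\mathcal I$, and (N) fails as soon as finitely many of them cover one of the countable sets $Z_b$.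

\begin{proposition}\label{prop:MOP}
Assume \textup{(D)}. Then every escaping sequence has a discrete open expansion in $X$; every compact subset of $X$ meets only finitely many $Y_s$; player $\mathsf K$ has a winning strategy in the moving off game on $X$; and $X$ has the MOP.
\end{proposition}

\begin{proof}
Let $(L_k)$ be escaping, $(W_k)$ as in (D) and $W=\bigcup_kW_k$. A point of $W_k$ has the neighborhood $W_k$, which meets no other $W_l$, and a point outside $W$ has the neighborhood $X\setminus W$. So $(W_k)$ is discrete in $X$.

Suppose that a compact $K\subseteq X$ contains points $z_i\in Y_{s_i}$ with distinct $s_i$, $i\in\omega$. The hull of $\{z_i\}$ is $\{z_i\}$ or one closed column, so it lies in $Y_{s_i}$, and $(\{z_i\})_i$ is escaping. By the first paragraph every point of $X$ has a neighborhood containing at most one $z_i$; finitely many such neighborhoods cover $K$, a contradiction.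

Let $\mathsf K$ play $K_k=\{\infty\}\cup\bigcup_{i<k}\operatorname{hull}(L_i)$. Inductively each $L_k$ misses $\infty$, so it is a compact subset of $Z$, its hull is defined, and $K_{k+1}$ is compact. The sequence $(L_k)$ is escaping, so $\mathsf K$ wins. If $\mathcal K$ is moving off, let $\mathsf L$ answer each $K_k$ by a member $L_k$ of $\mathcal K$ disjoint from it. The $L_k$ are nonempty and pairwise disjoint, hence distinct, and they have a discrete open expansion.
\end{proof}

We turn to the Choquet game on $C_k(X)$ and first play the opening by hand. Let $t_0=\emptyset$. Player I demands that $g$ be small at $\infty$ and large at $p_{t_0}$. Player II answers with some set containing $[f,K,\varepsilon]$. The set $K$ may contain points of several columns of $p_{t_0}$, and $f$ may vanish at the first few points of countably many columns; but $f>1/2$ on all other columns of $p_{t_0}$, and $K$ meets only finitely many $Y_s$. So for some $t_1=(\xi)$ player I has two moves at once: the column $\operatorname{col}(p_{t_0},t_1)$, where $f$ is already large, and the root $p_{t_1}$, where $f$ may be redefined because $K\cap Y_{t_1}=\emptyset$. Now functions are large on $D_1=\{p_{t_1}\}\cup\overline{\operatorname{col}}(p_{t_0},t_1)$.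 A node $t_2$ of length $2$ extending $t_1$ is admissible for exactly four points of $D_1$, namely $p_{t_0}$, $p_{t_1}$, $(t_0;t_1,0)$ and $(t_0;t_1,1)$, so in the next round I adds four columns and the root $p_{t_2}$. Without the bound $j_i<|t_{i+1}|$ the node $t_2$ would be admissible for every point of $\operatorname{col}(p_{t_0},t_1)$, and the union of the new columns would lie in no compact set.

Both kinds of moves are needed. With columns alone the region stays inside $Y_{t_0}\in\mathcal I$. With roots alone it is the union of the escaping sequence $(\{p_{t_n}\})_n$, which (D) covers by a member of $\mathcal I$. Together they fill a branch set.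

\begin{proposition}\label{prop:game}
Assume \textup{(D)} and \textup{(N)}. Then player I has a winning strategy in the Choquet game on $C_k(X)$, so $C_k(X)$ is not Baire.
\end{proposition}

\begin{proof}
Along with the sets $U_n$, player I builds nodes $t_0\prec t_1\prec\cdots$ with $|t_n|=n$. Let $D_n$ be the set of points of $Z$ all of whose nodes lie in $\{t_0,\dots,t_n\}$. Player I maintains
\begin{enumerate}
\item[$(*)_n$] $D_n$ is compact, and $g>1/2$ on $D_n$ for every $g\in U_n$.
\end{enumerate}
All choices below are fixed in advance as functions of the position.

\emph{Start.} Let $t_0=\emptyset$, so $D_0=\{p_\emptyset\}$, and let $U_0=[\chi,\{\infty,p_\emptyset\},1/4]$, where $\chi$ is the characteristic function of the clopen set $Y_\emptyset$. Every $g\in U_0$ has $g(\infty)<1/4$ and $g(p_\emptyset)>1/2$.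

\emph{Step.} Let II play $V_n\subseteq U_n$. Pick $f\in V_n$, a compact $K$ and $\varepsilon>0$ with $[f,K,\varepsilon]\subseteq V_n$. A node $t_n{}^\frown\xi$ properly extends all nodes of every $x\in D_n$, so it is admissible for $x$ exactly when $x$ is a root or its last integer satisfies $j_r<n+1$. Let $A_n$ be the set of these $x\in D_n$; it does not depend on $\xi$ and is finite by Lemma~\ref{lem:fin}. By $(*)_n$ the open set $\{f>1/2\}\cap Z$ contains each $x\in A_n$, so by (ii) there is a countable set $E_x$ of nodes with $f>1/2$ on $\operatorname{col}(x,t)$ for all admissible $t\notin E_x$. By Proposition~\ref{prop:MOP}, $K$ meets only finitely many $Y_s$; this is the only use of (D). Only countably many nodes are excluded, so there is $\xi<\omega_1$ such that $t_{n+1}=t_n{}^\frown\xi$ lies outside $\bigcup_{x\in A_n}E_x$ and $K\cap Y_{t_{n+1}}=\emptyset$.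

The nodes of a point strictly increase, so $t_{n+1}$ can occur in a point of $D_{n+1}$ only as the last node. Hence
\[
D_{n+1}=D_n\cup\{p_{t_{n+1}}\}\cup\bigcup_{x\in A_n}\overline{\operatorname{col}}(x,t_{n+1}),
\]
a finite union of compact sets. Let $f'=1$ on $Y_{t_{n+1}}$ and $f'=f$ elsewhere; $f'$ is continuous since $Y_{t_{n+1}}$ is clopen in $X$. All points of $D_{n+1}$ other than $p_{t_{n+1}}$ have their first node among $t_0,\dots,t_n$, so $f'=f$ there, and $f>1/2$ on $D_n$ by $(*)_n$ and on the new columns by the choice of $\xi$. Also $f'(p_{t_{n+1}})=1$. By compactness there is $0<\varepsilon'\le\varepsilon$ with $f'>1/2+\varepsilon'$ on $D_{n+1}$. Player I plays $U_{n+1}=[f',K\cup D_{n+1},\varepsilon']$. Since $f'=f$ on $K$, we have $U_{n+1}\subseteq[f,K,\varepsilon]\subseteq V_n$, and $(*)_{n+1}$ holds.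

\emph{Outcome.} Let $b=\bigcup_nt_n\in\omega_1^{\,\omega}$; then $t_n=b\upharpoonright n$ and $\bigcup_nD_n=Z_b$. Suppose $g\in\bigcap_nU_n$. Then $g>1/2$ on $Z_b$ and $g(\infty)<1/4$. The open set $\{g<1/2\}$ contains $\infty$, so $Z_b\subseteq\{z\in Z:g(z)\ge1/2\}\subseteq I$ for some $I\in\mathcal I$, contrary to (N). Thus $\bigcap_nU_n=\emptyset$, and Oxtoby's theorem applies.
\end{proof}

It remains to find $\mathcal I$ with both (D) and (N).

\section{Thin clopen sets around escaping sequences}\label{sec:W}

Fix an escaping sequence $\mathcal L=(L_k)_{k\in\omega}$ and let $\Lambda=\bigcup_kL_k$. We want a clopen set $W\supseteq\Lambda$ as in (D) that is as porous as the topology permits. The set of all points above $\Lambda$ is too large: for $\mathcal L=(\{p_{b\upharpoonright n}\})_n$ it contains $Z_b$. At each of its points $x$, an open set may omit finitely many points from each of countably many columns. We spend this allowance on the nodes that $\Lambda$ itself mentions.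

Let $S$ be the set of all initial segments of nodes of points of $\Lambda$. It is countable by Lemma~\ref{lem:cpt} and closed under initial segments. Some $L_k$ may contain a whole closed column, and then nothing can be omitted from that column; call a pair $(x,t)$, with $t$ admissible for $x$, \emph{regular} if $\Lambda\cap\operatorname{col}(x,t)$ is finite.

\begin{lemma}\label{lem:esc}
\begin{enumerate}
\item[(a)] The $L_k$ are pairwise disjoint, and each column meets at most one $L_k$.
\item[(b)] If $(x,t)$ is not regular, then for some $k$ we have $x\in L_k$ and $\emptyset\neq\Lambda\cap\operatorname{col}(x,t)\subseteq L_k$.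
\item[(c)] For each $x$ there are only finitely many $t$ such that $(x,t)$ is not regular.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) For $i<k$, $L_k$ misses $\operatorname{hull}(L_i)$, which contains $L_i$ and every column that meets $L_i$. (b) By (a) the infinite set $\Lambda\cap\operatorname{col}(x,t)$ lies in one $L_k$, which is closed, so $x\in L_k$ by Lemma~\ref{lem:top}(c). (c) The index $k$ in (b) is determined by $x$, and $L_k$ meets only finitely many columns.
\end{proof}

For $t\in S$ let the \emph{cut} $c(t)$ be the least element of $\omega$ that exceeds every $j$ for which $x^\frown(t,j)\in\Lambda$ for some $x$ with $(x,t)$ regular. It exists because $t$ is admissible for finitely many $x$ (Lemma~\ref{lem:fin}) and each regular pair contributes finitely many $j$. The cut depends on $t$ and not on $x$; Section~\ref{sec:cover} rests on this. Define $W\subseteq Z$ by recursion on height: $p_s\in W$ if and only if $p_s\in\Lambda$, and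
\begin{equation}\label{eq:W}
x^\frown(t,j)\in W\iff x^\frown(t,j)\in\Lambda\ \text{ or }\ \bigl[x\in W\text{ and }\bigl(t\notin S\text{ or }j>c(t)\bigr)\bigr].
\end{equation}
We write $S_{\mathcal L}$, $c_{\mathcal L}$, $W_{\mathcal L}$ when $\mathcal L$ varies.

\begin{lemma}\label{lem:W}
\begin{enumerate}
\item[(a)] $\Lambda\subseteq W$, and $W\cap Y_s=\emptyset$ for $s\notin S$.
\item[(b)] Let $t\in S$ and let $(x,t)$ be regular. Then $x^\frown(t,c(t))\notin W$. If $x\notin W$, then $x^\frown(t,j)\notin W$ for all $j\ge c(t)$.
\item[(c)] $W$ is clopen in $Z$ and is the union of pairwise disjoint open sets $W_k\supseteq L_k$.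
\end{enumerate}
\end{lemma}

\begin{proof}
(a) The inclusion is part of the definition. If $s\notin S$, then $\Lambda\cap Y_s=\emptyset$, so $p_s\notin W$, and by induction on height \eqref{eq:W} puts no point of $Y_s$ into $W$.

(b) For $j\ge c(t)$ the point $x^\frown(t,j)$ is not in $\Lambda$, by the definition of the cut. The bracket in \eqref{eq:W} fails if $j=c(t)$, since $t\in S$, and it fails if $x\notin W$.

(c) \emph{$W$ is closed.} Let $x\notin W$. By \eqref{eq:W}, the successors of $x$ in $W$ lie in $\Lambda$, so they belong to columns $\operatorname{col}(x,t)$ with $t$ in the countable set $S$. Since $x\notin\Lambda$, every pair $(x,t)$ is regular by Lemma~\ref{lem:esc}(b), so each column of $x$ meets $W$ in a finite set.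

\emph{The partition.} Define $\kappa:W\to\omega$ by recursion on height: $\kappa(y)=k$ if $y\in L_k$, and $\kappa(y)=\kappa(x)$ if $y\in W\setminus\Lambda$; in the second case $y$ is not a root, and its predecessor $x$ lies in $W$ by \eqref{eq:W}. The sets $W_k=\kappa^{-1}(k)\supseteq L_k$ partition $W$.

\emph{$W_k$ is open.} Let $x\in W_k$ and let $t$ be admissible for $x$. If $t\notin S$, then $\operatorname{col}(x,t)$ misses $\Lambda$ and lies in $W$, so $\kappa=k$ on it. This proves (ii), since $S$ is countable, and (i) for $t\notin S$. Let $t\in S$. For $j>c(t)$ the point $y=x^\frown(t,j)$ lies in $W$, and $\kappa(y)=k$ unless $y\in\Lambda\setminus L_k$. If $(x,t)$ is regular, there are finitely many such $y$. If not, Lemma~\ref{lem:esc}(b) gives $k'$ with $x\in L_{k'}$ and $\Lambda\cap\operatorname{col}(x,t)\subseteq L_{k'}$; then $k'=\kappa(x)=k$, and there is no such $y$. This proves (i).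
\end{proof}

\section{Finitely many thin sets do not cover a branch set}\label{sec:cover}

From now on $\mathcal I$ is the family of finite unions of sets $Y_s$ ($s\in T$) and $W_{\mathcal L}$ ($\mathcal L$ escaping). By Lemmas~\ref{lem:top}(a) and~\ref{lem:W}(c) its members are clopen and (D) holds. The mechanism behind (N) is visible with two sets.

\begin{example}\label{ex:two}
Fix $b\in\omega_1^{\,\omega}$ and write $b_n=b\upharpoonright n$. Let $\mathcal L=(\{p_{b_n}\})_{n\in\omega}$. Here $S=\{b_n:n\in\omega\}$, all cuts are $0$, and by \eqref{eq:W} a point of $Z_b$ lies in $W=W_{\mathcal L}$ exactly when all its integers $j_i$ are positive. The lowest points of $Z_b$ missed by $W$ are the points $(b_n;b_m,0)$, $n<m$. They lie in distinct columns and are not roots, so any enumeration of their singletons is an escaping sequence $\mathcal L'$, with cuts $c'(b_m)=1$ for $m\ge1$. The union of $W$ and $W'=W_{\mathcal L'}$ contains all points of $Z_b$ of height at most $1$. Start at a root $p_{b_n}\in W\setminus W'$. The step to $x=(b_n;b_m,0)$ uses the cut of $W$; it leaves $W$ but enters $W'$. The step to $(b_n;b_m,0;b_{l},1)$, $l>m$, uses the cut of $W'$; it leaves $W'$, and it does not return to $W$, because $x\notin W$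 and $1\ge c(b_{l})$.
\end{example}

So a step at the cut of one set may enter a set with a larger cut, but by Lemma~\ref{lem:W}(b) it cannot enter a set with a smaller or equal cut. One should therefore leave the sets in increasing order of their cuts, one step for each set. This is why $Z$ has points of every finite height. The order has to be the same at all steps, although the current point $x$ changes; since cuts depend only on the node, the pigeonhole principle fixes such an order before the walk begins.

\begin{lemma}\label{lem:N}
$\mathcal I$ satisfies \textup{(N)}.
\end{lemma}

\begin{proof}
Let $b\in\omega_1^{\,\omega}$, $b_n=b\upharpoonright n$, and let $I$ be the union of the sets $Y_s$ for $s$ in a finite set $F$ and the sets $W_{\mathcal L}$ for $\mathcal L$ in a finite set $G$ of escaping sequences. Let $G_1$ consist of those $\mathcal L\in G$ for which $b_n\in S_{\mathcal L}$ for all $n$. If $\mathcal L\in G\setminus G_1$, then $b_n\notin S_{\mathcal L}$ for all large $n$, because $S_{\mathcal L}$ is closed under initial segments, and so $W_{\mathcal L}\cap Y_{b_n}=\emptyset$ for all large $n$ by Lemma~\ref{lem:W}(a). Fix $n$ such that $b_n\notin F$ and $W_{\mathcal L}\cap Y_{b_n}=\emptyset$ for all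 $\mathcal L\in G\setminus G_1$. It suffices to find a point of $Z_b\cap Y_{b_n}$ outside $W_{\mathcal L}$ for all $\mathcal L\in G_1$.

Let $q=|G_1|$. For each $m$ some enumeration of $G_1$ lists the numbers $c_{\mathcal L}(b_m)$ in nondecreasing order, and there are finitely many enumerations. So there is one enumeration $\mathcal L_1,\dots,\mathcal L_q$, with cuts $c_i$ and sets $W^i=W_{\mathcal L_i}$, for which
\[
M=\{m\in\omega: c_1(b_m)\le c_2(b_m)\le\dots\le c_q(b_m)\}
\]
is infinite. We construct $x_0,\dots,x_q\in Z_b\cap Y_{b_n}$ with $x_i\notin W^1\cup\dots\cup W^i$. Let $x_0=p_{b_n}$. Given $x_{i-1}$, the node $b_m$ is admissible for $x_{i-1}$ for all large $m$, and by Lemma~\ref{lem:esc}(c) the pair $(x_{i-1},b_m)$ is regular for each of $\mathcal L_1,\dots,\mathcal L_q$ for all large $m$. Take such an $m\in M$, and put $t=b_m$ and $x_i=x_{i-1}{}^\frown(t,c_i(t))\in Z_b\cap Y_{b_n}$. Since $t\in S_{\mathcal L}$ for all $\mathcal L\in G_1$, Lemma~\ref{lem:W}(b) applies. Its first claim gives $x_i\notin W^i$. For $i'<i$ we have $x_{i-1}\notin W^{i'}$ and $c_i(t)\ge c_{i'}(t)$, so its second claim gives $x_i\notin W^{i'}$. The point $x_q$ lies in $Z_b\setminus I$.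
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}

Let $X=Z\cup\{\infty\}$ be the space of Section~\ref{sec:infty} for the family $\mathcal I$ of Section~\ref{sec:cover}, which satisfies (D) and (N). By Lemma~\ref{lem:X}, $X$ is completely regular and Hausdorff. By Proposition~\ref{prop:MOP} it has the MOP and (d) holds. By Proposition~\ref{prop:game}, $C_k(X)$ is not Baire.

(a) We have $|T|=\aleph_1$, the points of $Z$ are finite sequences from $T\cup\omega$, and the roots $p_s$ are distinct.

(b) Let $\mathcal U$ be an open cover of $X$. For $z\in Z$ pick $U_z\in\mathcal U$ with $z\in U_z$. We climb each tree and stay in the current member of $\mathcal U$ as long as possible: define $\mu:Z\to Z$ by $\mu(p_s)=p_s$ and, for a successor $y$ of $x$, by $\mu(y)=\mu(x)$ if $y\in U_{\mu(x)}$ and $\mu(y)=y$ otherwise. In each case $y\in U_{\mu(y)}$, so $\mu^{-1}(z)\subseteq U_z$. If $x\in\mu^{-1}(z)$, then $x\in U_z$ and every successor of $x$ in $U_z$ lies in $\mu^{-1}(z)$, so (i) and (ii) at $x$ pass from $U_z\cap Z$ to $\mu^{-1}(z)$. Thus the fibers of $\mu$ are open. Take $O\in\mathcal U$ with $\infty\in O$ and $I\in\mathcal I$ with $X\setminus I\subseteq O$. The set $X\setminus I$ and the nonempty sets $\mu^{-1}(z)\cap I$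 form a partition of $X$ into open sets that refines $\mathcal U$. Such a partition is a locally finite open refinement, which is the definition of paracompactness, and no two of its members intersect, which is covering dimension zero.

(c) Let $K\subseteq X$ be compact. By Proposition~\ref{prop:MOP}, $K\setminus\{\infty\}=K\cap Y$ for a finite union $Y$ of sets $Y_s$. As $Y$ is closed in $X$, this is a compact subset of $Z$. By Lemma~\ref{lem:cpt} it is the union of finitely many roots and finitely many sets $K\cap\operatorname{col}(x,t)$. Each of the latter is finite, or else $x\in K$ by Lemma~\ref{lem:top}(c) and $K\cap\overline{\operatorname{col}}(x,t)$ is a sequence converging to $x$ together with its limit.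

(e) Since $C_k(X)$ is not Baire, there are dense open sets $O_n$ and a nonempty open set $O$ with $O\cap\bigcap_nO_n=\emptyset$. Then $O$ is covered by the nowhere dense sets $C_k(X)\setminus O_n$, so it is meager. The translates $h+O$, $h\in C(X)$, are meager open sets that cover $C_k(X)$, and the Banach category theorem shows that $C_k(X)$ is meager in itself. \qed

\begin{thebibliography}{9}

\bibitem{MO}
\emph{Characterizing topological spaces $X,Y$ whose function space $Ck(X,Y)$ is Baire},
\texttt{https://mathoverflow.net/\allowbreak questions/\allowbreak 294303/\allowbreak characterizing-\allowbreak topological-\allowbreak spaces-\allowbreak x-y-\allowbreak whose-\allowbreak function-\allowbreak space-\allowbreak c-kx-y-\allowbreak is-baire?\allowbreak r=SearchResults}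

\bibitem{Kechris}
Kechris, \emph{Classical Descriptive Set Theory}.

\end{thebibliography}
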